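\title{Non-circular convex curves with $\phi$-chords of constant length}

\begin{abstract}
A $\phi$-chord of a planar convex body joins two boundary points whose outward
normals differ by the angle $\phi\in(0,\pi)$. We show that a strictly convex
body with differentiable boundary whose $\phi$-chords all have the same length
need not be a disc: for a dense set of angles $\phi$ there are non-circular
examples with real-analytic boundary and dihedral symmetry, arbitrarily close
to a disc. The construction perturbs the disc at a rational angle that is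
close to, but not at, a resonance of the linearized problem, and lets the
amplitude of the perturbation absorb the detuning. For $\phi=\pi/2$ and
$\phi=2\pi/3$ the disc is the only solution.
\end{abstract}

\section{The problem and the results}

A \emph{convex body} is a compact convex set $K\subset\mathbb{R}^2$ with
nonempty interior. It is \emph{strictly convex} if $\partial K$ contains no
segment, and it has \emph{differentiable boundary} if exactly one support line,
the tangent, passes through each boundary point. We identify $\mathbb{R}^2$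
with $\mathbb{C}$ and write $\langle z,w\rangle=\operatorname{Re}(z\bar w)$. For
a body with both properties, each direction $e^{i\theta}$ is the outward normal
at exactly one boundary point $\gamma(\theta)$.

Fix $\phi\in(0,\pi)$. The \emph{$\phi$-chords} of $K$ are the segments
$[\gamma(\theta),\gamma(\theta+\phi)]$, $\theta\in\mathbb{R}$. Equivalently,
the tangents at the endpoints of a $\phi$-chord meet at a point $P$ from which
$K$ is seen under the angle $\pi-\phi$ (Figure~\ref{fig:chord}). For the disc
$\gamma(\theta)=Re^{i\theta}$ every $\phi$-chord has length $2R\sin(\phi/2)$.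

\medskip
\noindent\textbf{Question.} \emph{Let $K$ be a strictly convex body with
differentiable boundary, and suppose that for some fixed $\phi\in(0,\pi)$ all
$\phi$-chords of $K$ have the same length. Must $K$ be a disc?}
\medskip

The problem is taken from \cite{iso}. Partial results are known under
additional conditions, and the general case is described in the literature as
an open conjecture.

The two ends of the interval $(0,\pi)$ point in opposite directions. Let
$\rho(\theta)$ be the radius of curvature of a smooth boundary at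
$\gamma(\theta)$, so that $\gamma'(\theta)=i\rho(\theta)e^{i\theta}$. For small
$\phi$ the chord has length $\phi\,\rho(\theta)+O(\phi^2)$, so constant length
looks like a discrete form of constant curvature, and one expects only discs.
At the excluded value $\phi=\pi$ the statement fails: the body with
$\rho(\theta)=1+\frac12\cos3\theta$ (it exists by Lemma~\ref{lem:body} below)
has $\rho(\theta)+\rho(\theta+\pi)=2$, so that
$\gamma(\theta+\pi)-\gamma(\theta)$ has derivative $-2ie^{i\theta}$ and mean
zero, hence equals $-2e^{i\theta}$. In between, both kinds of behavior occur.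

\begin{theorem}\label{thm:main}
Let $\phi_0\in(0,\pi)$ and $\varepsilon>0$. For every sufficiently large
integer $n$ there are an angle $\phi\in(0,\pi)$, a rational multiple of $\pi$
with $|\phi-\phi_0|\le2\pi/n$, and a convex body $K$ such that:
\begin{itemize}
\item[(a)] $K$ is not a disc, and all $\phi$-chords of $K$ have the same length;
\item[(b)] $\partial K$ is real-analytic with positive curvature (so $K$ is
strictly convex with differentiable boundary);
\item[(c)] $K$ is invariant under the dihedral symmetry group of a regular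
$n$-gon (so it is centrally symmetric if $n$ is even);
\item[(d)] after scaling, the radius of curvature of $\partial K$ lies in
$[1-\varepsilon,1+\varepsilon]$.
\end{itemize}
\end{theorem}

\begin{theorem}\label{thm:rigid}
If $\phi\in\{\pi/2,\,2\pi/3\}$, every strictly convex body with differentiable
boundary whose $\phi$-chords all have the same length is a disc.
\end{theorem}

So the answer to the Question is negative, and the two angles of
Theorem~\ref{thm:rigid}, at which the disc is the only solution, are limits of
angles at which it is not. Which angles are rigid in general is not decided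
here.

Both proofs rest on one observation: a chord of constant length is determined
by its direction, and the direction determines the body
(Section~\ref{sec:direction}). Theorem~\ref{thm:rigid} follows quickly
(Section~\ref{sec:rigid}). Section~\ref{sec:model} explains, on a model that
can be solved by hand, where non-circular solutions come from, and
Sections~\ref{sec:log}--\ref{sec:param} prove Theorem~\ref{thm:main}.
Throughout, $\omega=\phi/2\in(0,\pi/2)$.

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=1.5]
\draw[thick] (0,0) ellipse (2 and 1.2);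
\coordinate (A) at (1.732,-0.6);
\coordinate (C) at (0.684,1.128);
\coordinate (P) at (2.924,0.6385);
\draw (A)--(P)--(C);
\draw[very thick] (A)--(C);
\draw[->] (A)--+(-43.9:0.6) node[right] {$e^{i\theta}$};
\draw[->] (C)--+(77.7:0.6) node[right] {$e^{i(\theta+\phi)}$};
\draw (A)+(46.1:0.3) arc (46.1:121.2:0.3);
\draw (C)+(-58.8:0.45) arc (-58.8:-12.3:0.45);
\draw (P)+(167.7:0.35) arc (167.7:226.1:0.35);
\path (A)+(92:0.55) node {\small$\omega+\delta$};
\path (C)+(-37:0.82) node {\small$\omega-\delta$};
\path (P)+(194:0.68) node {\small$\pi-\phi$};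
\fill (A) circle (0.03) node[below left] {$\gamma(\theta)$};
\fill (C) circle (0.03) node[above left] {$\gamma(\theta+\phi)$};
\fill (P) circle (0.03) node[right] {$P$};
\node at (-0.7,0) {$K$};
\end{tikzpicture}
\caption{A $\phi$-chord (thick) joins the boundary points with outward normals
$e^{i\theta}$ and $e^{i(\theta+\phi)}$. With the two tangents it forms a
triangle whose angle at $P$ is $\pi-\phi$ and whose angles at the chord are
$\omega\pm\delta(\theta)$, where $\omega=\phi/2$. For a disc the triangle is
isosceles and $\delta=0$.}\label{fig:chord}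
\end{figure}

\section{The direction of the chord}\label{sec:direction}

\subsection*{Arc length as a function of the normal angle}
Theorem~\ref{thm:rigid} assumes no curvature, so the formula
$\gamma'=i\rho e^{i\theta}$ has to be replaced by an identity between measures.
Let $K$ be strictly convex with differentiable boundary. Locally $\partial K$ is
the graph of a differentiable convex function; the derivative of such a
function is continuous, and it is strictly increasing because the graph
contains no segment. Hence $\partial K$ is a closed $C^1$ curve, and its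
counterclockwise parametrization $\Gamma(s)$ by arc length satisfies
$\Gamma'(s)=ie^{i\theta(s)}$, where the normal angle $\theta(s)$ is continuous
and strictly increasing. Each direction is the normal at exactly one point,
namely the unique maximizer of $\langle\,\cdot\,,e^{i\theta}\rangle$ on $K$, so
$\theta(s)$ increases by $2\pi$ along one turn. Its inverse $s(\theta)$ is
continuous and strictly increasing, $s(\theta+2\pi)-s(\theta)$ is the
perimeter, $\gamma(\theta)=\Gamma(s(\theta))$, and
\begin{equation}\label{eq:dgamma}
d\gamma=ie^{i\theta}\,ds ,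
\end{equation}
that is,
$\gamma(\theta_2)-\gamma(\theta_1)=\int_{\theta_1}^{\theta_2}ie^{i\theta}\,ds(\theta)$.
Strict convexity makes $s(\theta)$ continuous (a segment in $\partial K$ would
be a jump), and differentiability makes it strictly increasing (a corner would
be an interval of constancy). The latter will be used in the form
\begin{equation}\label{eq:support}
g \text{ continuous and } g\,ds=0\quad\Longrightarrow\quad g\equiv0,
\end{equation}
which holds because a continuous $g\not\equiv0$ has a strict sign on some
interval, and $ds$ gives positive mass to that interval.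

A continuous function $u$ of bounded variation on bounded intervals defines a
Stieltjes measure $du$. If $u$ is real, then $d(e^{iu})=ie^{iu}\,du$: indeed
$|e^{it'}-e^{it}-ie^{it}(t'-t)|\le\frac12|t'-t|^2$, and along a partition the
sum of these errors is at most the largest increment of $u$ times its
variation, which tends to $0$ with the mesh.

\subsection*{From the body to the direction of its chords}
Let $X(\theta)=\gamma(\theta+\phi)-\gamma(\theta)$. For the disc of radius $R$
we have $X=2R\sin\omega\cdot ie^{i(\theta+\omega)}$; we measure the direction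
of $X$ against this one. For a function $u$ of $\theta$ put
$u_k(\theta)=u(\theta+k\phi)$.

\begin{proposition}\label{prop:relations}
Let $K$ be strictly convex with differentiable boundary, and let all
$\phi$-chords of $K$ have length $\ell$. Then
\begin{equation}\label{eq:X}
X(\theta)=\ell\,i\,e^{i(\theta+\omega+\delta(\theta))}
\end{equation}
with a continuous $2\pi$-periodic function $\delta$ of bounded variation,
$|\delta|<\omega$. With $\alpha(\theta)=\theta+\delta(\theta)$, for all
$k\in\mathbb{Z}$,
\begin{equation}\label{eq:relations}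
ds_k=\frac{\ell}{\sin\phi}\cos(\omega-\delta_k)\,d\alpha_k,\qquad
ds_{k+1}=\frac{\ell}{\sin\phi}\cos(\omega+\delta_k)\,d\alpha_k .
\end{equation}
If $\delta$ is constant, $K$ is a disc.
\end{proposition}

\begin{proof}
The tangent vectors $ie^{i\theta}$ and $ie^{i(\theta+\phi)}$ form a basis, so
$X=t_0\,ie^{i\theta}+t_1\,ie^{i(\theta+\phi)}$ with real $t_0,t_1$. The
endpoints of the chord are distinct, and each is the unique maximizer on $K$ of
the inner product with its normal. Therefore
$0>\langle X,e^{i\theta}\rangle=-t_1\sin\phi$ and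
$0<\langle X,e^{i(\theta+\phi)}\rangle=t_0\sin\phi$, so $t_0,t_1>0$. The number
$\zeta(\theta)=X/(\ell\,ie^{i(\theta+\omega)})=(t_0e^{-i\omega}+t_1e^{i\omega})/\ell$
has modulus $1$ and an argument $\delta(\theta)\in(-\omega,\omega)$. Since
$\zeta$ is continuous, periodic and of bounded variation, and
$|t-t'|\le\frac\pi2|e^{it}-e^{it'}|$ for $|t-t'|\le\pi$, the same holds for
$\delta$.

By \eqref{eq:dgamma}, $dX=ie^{i(\theta+\phi)}ds_1-ie^{i\theta}ds_0$; by
\eqref{eq:X}, $dX=-\ell e^{i(\theta+\omega+\delta)}d\alpha$. Dividing both by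
$ie^{i(\theta+\omega)}$ gives
$e^{i\omega}ds_1-e^{-i\omega}ds_0=i\ell e^{i\delta}d\alpha$, that is,
\[
\cos\omega\,(ds_1-ds_0)=-\ell\sin\delta\,d\alpha,\qquad
\sin\omega\,(ds_1+ds_0)=\ell\cos\delta\,d\alpha .
\]
Multiply the first equation by $\sin\omega$ and the second by $\cos\omega$. The
sum is $\sin\phi\,ds_1=\ell\cos(\omega+\delta)\,d\alpha$, and the difference is
$\sin\phi\,ds_0=\ell\cos(\omega-\delta)\,d\alpha$. This is
\eqref{eq:relations} for $k=0$, and shifting $\theta$ gives all $k$. If
$\delta$ is constant, then $ds=R\,d\theta$ with a constant $R$, and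
\eqref{eq:dgamma} integrates to $\gamma=\text{const}+Re^{i\theta}$.
\end{proof}

The chord makes the angle $\omega+\delta$ with the tangent at its first
endpoint, so $\delta$ measures how far the triangle of Figure~\ref{fig:chord}
is from isosceles.

When everything is smooth, $ds=\rho\,d\theta$. Scaling so that $\ell=\sin\phi$,
we read \eqref{eq:relations} as
$\rho(\theta)=(1+\delta'(\theta))\cos(\omega-\delta(\theta))$ and
$\rho(\theta+\phi)=(1+\delta'(\theta))\cos(\omega+\delta(\theta))$. The first
formula recovers the body from $\delta$, and the compatibility of the two is an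
equation for $\delta$ alone:
\begin{equation}\label{eq:chord}
\bigl(1+\delta'(\theta+\phi)\bigr)\cos\bigl(\omega-\delta(\theta+\phi)\bigr)
=\bigl(1+\delta'(\theta)\bigr)\cos\bigl(\omega+\delta(\theta)\bigr)
\qquad(\theta\in\mathbb{R}).
\end{equation}

\subsection*{From the direction back to the body}
To build a body from a solution of \eqref{eq:chord}, two constants of
integration must vanish: the curve has to close up, and $X$ has to equal the
right side of \eqref{eq:X}, not only up to an additive constant. Rotational
symmetry takes care of both.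

\begin{lemma}\label{lem:body}
Let $n\ge2$ and let $\rho>0$ be real-analytic and $2\pi/n$-periodic. There is a
strictly convex body $K$ with real-analytic boundary of positive curvature,
invariant under the rotation $z\mapsto e^{2\pi i/n}z$, whose boundary point
with normal $e^{i\theta}$ satisfies $\gamma'=i\rho e^{i\theta}$. If
$\rho(\phi-\theta)=\rho(\theta)$ for all $\theta$, then $K$ is also invariant
under the reflection $z\mapsto e^{i\phi}\bar z$.
\end{lemma}

\begin{proof}
Write $\rho=\sum_{n\mid k}\hat\rho_ke^{ik\theta}$. Since $n\ge2$, the frequency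
$k=-1$ does not occur, and
$\gamma=\sum_{n\mid k}\frac{\hat\rho_k}{k+1}e^{i(k+1)\theta}$ is an analytic
$2\pi$-periodic function of mean zero with $\gamma'=i\rho e^{i\theta}$ and
$\gamma(\theta+2\pi/n)=e^{2\pi i/n}\gamma(\theta)$. For fixed $\theta$ the
function $t\mapsto\langle\gamma(t),e^{i\theta}\rangle$ has derivative
$-\rho(t)\sin(t-\theta)$, so it decreases on $[\theta,\theta+\pi]$, increases
on $[\theta+\pi,\theta+2\pi]$, and has its only maximum modulo $2\pi$ at
$t=\theta$. Thus the curve is simple and does not lie in a line, and its convex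
hull $K$ meets the support line with outward normal $e^{i\theta}$ in
$\gamma(\theta)$ only. Every point of $\partial K$ lies on a support line, so
$\partial K$ is the curve and contains no segment. Its tangent turns with unit
speed in $\theta$ while $|\gamma'|=\rho$, so the curvature is $1/\rho>0$. Under
the last hypothesis, $\theta\mapsto e^{i\phi}\,\overline{\gamma(\phi-\theta)}$
has derivative $i\rho(\phi-\theta)e^{i\theta}=\gamma'(\theta)$ and mean zero,
so it equals $\gamma$.
\end{proof}

\begin{lemma}\label{lem:converse}
Let $n\ge2$, and let $\delta$ be a real-analytic $2\pi/n$-periodic solution of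
\eqref{eq:chord} with $|\delta|<\frac\pi2-\omega$ and $1+\delta'>0$. Let $K$ be
the body of Lemma~\ref{lem:body} for
$\rho=(1+\delta')\cos(\omega-\delta)>0$. Then all $\phi$-chords of $K$ have
length $\sin\phi$. If $\delta$ is not constant, $K$ is not a disc. If $\delta$
is odd, $K$ is invariant under $z\mapsto e^{i\phi}\bar z$.
\end{lemma}

\begin{proof}
By \eqref{eq:chord}, $\rho(\theta+\phi)=(1+\delta')\cos(\omega+\delta)$ with
$\delta$ evaluated at $\theta$. Hence
\[
X'=ie^{i(\theta+\omega)}(1+\delta')
\bigl[\cos(\omega+\delta)e^{i\omega}-\cos(\omega-\delta)e^{-i\omega}\bigr].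
\]
The bracket has real part $-2\cos\omega\sin\omega\sin\delta$ and imaginary part
$2\sin\omega\cos\omega\cos\delta$, so it equals $i\sin\phi\,e^{i\delta}$, and
$X'=\bigl(i\sin\phi\,e^{i(\theta+\omega+\delta)}\bigr)'$. The function $X$ has
mean zero over $[0,2\pi]$ because $\gamma$ is periodic, and
$e^{i(\theta+\delta)}$ has mean zero because all its frequencies are congruent
to $1$ modulo $n\ge2$. So $X=i\sin\phi\,e^{i(\theta+\omega+\delta)}$ and
$|X|=\sin\phi$. For a disc $Xe^{-i\theta}$ is constant, which forces
$e^{i\delta}$, hence $\delta$, to be constant. If $\delta$ is odd, then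
$\delta'$ is even and
$\rho(-\theta)=(1+\delta'(\theta))\cos(\omega+\delta(\theta))=\rho(\theta+\phi)$;
replacing $\theta$ by $-\theta$ gives the hypothesis of the last part of
Lemma~\ref{lem:body}.
\end{proof}

\section{The rigid angles $2\pi/3$ and $\pi/2$}\label{sec:rigid}

Let $K$, $\ell$, $\delta$ be as in Proposition~\ref{prop:relations}, and
suppose that $N\phi\in2\pi\mathbb{Z}$ for an integer $N\ge1$. Then
$X_0,\dots,X_{N-1}$ are the sides of a closed equilateral polygon inscribed in
$\partial K$, and the values $\delta_0,\dots,\delta_{N-1}$ satisfy two pointwise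
constraints. The first is the closing condition $X_0+\dots+X_{N-1}=0$. The
second comes from carrying $ds$ once around the polygon.

\begin{lemma}\label{lem:cyclic}
If $N\phi\in2\pi\mathbb{Z}$, then
$\prod_{k=0}^{N-1}\cos(\omega-\delta_k)=\prod_{k=0}^{N-1}\cos(\omega+\delta_k)$
for all $\theta$.
\end{lemma}

\begin{proof}
Put $u_k=\cos(\omega+\delta_k)$ and $v_k=\cos(\omega-\delta_k)$. By
\eqref{eq:relations}, $v_k\,ds_{k+1}=u_k\,ds_k$. By induction,
$v_0\cdots v_k\,ds_{k+1}=u_k\,v_0\cdots v_{k-1}\,ds_k=u_0\cdots u_k\,ds_0$.
Since $ds_N=ds_0$, we get $(\prod v_k-\prod u_k)\,ds=0$, and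
\eqref{eq:support} applies.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:rigid}]
By Proposition~\ref{prop:relations} it suffices to show that $\delta$ is
constant. By \eqref{eq:X} the polygon turns from $X_k$ to $X_{k+1}$ by the
angle $\beta_k=\phi+\delta_{k+1}-\delta_k$, which lies in $(0,2\phi)$ because
$|\delta|<\omega$, and
\[
|X_k+X_{k+1}|^2=2\ell^2(1+\cos\beta_k).
\]

\emph{The angle $\phi=2\pi/3$.} Here $N=3$. From $X_0+X_1=-X_2$ we get
$2(1+\cos\beta_0)=1$, and $\beta_0\in(0,4\pi/3)$ gives $\beta_0=2\pi/3$: the
triangle is equilateral. So $\delta(\theta+\phi)=\delta(\theta)$ for all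
$\theta$, and Lemma~\ref{lem:cyclic} reads
$\cos^3(\omega-\delta)=\cos^3(\omega+\delta)$. Real cube roots are unique, so
$0=\cos(\omega-\delta)-\cos(\omega+\delta)=2\sin\omega\sin\delta$, and
$\delta\equiv0$.

\emph{The angle $\phi=\pi/2$.} Here $N=4$, $\omega=\pi/4$ and
$\beta_k\in(0,\pi)$. From $X_0+X_1=-(X_2+X_3)$ we get
$\cos\beta_0=\cos\beta_2$, so $\beta_0=\beta_2$; from $X_1+X_2=-(X_3+X_4)$,
where $X_4=X_0$, we get $\beta_1=\beta_3$. As $\delta_4=\delta_0$, the four
angles add up to $2\pi$, hence $\beta_0+\beta_1=\pi$, that is,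
$\delta_2=\delta_0$: the polygon is a rhombus. This holds for all $\theta$, so
$\delta_3=\delta_1$ as well.

All factors in Lemma~\ref{lem:cyclic} are positive since
$|\omega\pm\delta_k|<\pi/2$, so taking square roots gives
$\cos(\omega-\delta_0)\cos(\omega-\delta_1)
=\cos(\omega+\delta_0)\cos(\omega+\delta_1)$. By the product formula the two
sides are $\frac12[\cos(\delta_0-\delta_1)\pm\sin(\delta_0+\delta_1)]$, so
$\sin(\delta_0+\delta_1)=0$, and $|\delta_0+\delta_1|<\pi/2$ gives
$\delta_1=-\delta_0$.

The pointwise constraints are now exhausted, and we return to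
\eqref{eq:relations}. It gives two expressions for $ds_1$, namely
$\ell\cos(\omega+\delta_0)\,d\alpha_0$ and
$\ell\cos(\omega-\delta_1)\,d\alpha_1=\ell\cos(\omega+\delta_0)\,d\alpha_1$.
The common factor is positive, so $d\alpha_0=d\alpha_1$, that is,
$d\delta_0=d\delta_1=-d\delta_0$. Hence $\delta$ is constant.
\end{proof}

The argument works because an equilateral triangle or quadrilateral has almost
no freedom. For large $N$ the two constraints are three real equations on $N$
numbers. The identity of Lemma~\ref{lem:cyclic} will reappear in the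
construction, where it dictates the choice of the unknown function.

\section{Resonances and a solvable model}\label{sec:model}

This section motivates the proof of Theorem~\ref{thm:main}; the proof does not
depend on it.

\subsection*{The linearized equation}
The disc is the solution $\delta=0$ of \eqref{eq:chord}. Taking logarithms and
keeping the terms of first order in $\delta$, we obtain
\[
\delta'(\theta+\phi)-\delta'(\theta)
+\tan\omega\,\bigl(\delta(\theta+\phi)+\delta(\theta)\bigr)=0 .
\]
The left side multiplies $e^{ik\theta}$ by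
$2e^{ik\omega}(\tan\omega\cos k\omega-k\sin k\omega)$, so the $k$-th harmonic
is a solution exactly when
\begin{equation}\label{eq:res}
k\,\sin k\omega\,\cos\omega=\sin\omega\,\cos k\omega .
\end{equation}
This always holds for $k=\pm1$, but that harmonic belongs to no closed curve:
for $\delta=\epsilon\cos(\theta-\theta_0)$ the first-order term $i\delta
e^{i\theta}$ of $e^{i(\theta+\delta)}$ has mean $\frac{i\epsilon}2
e^{i\theta_0}\ne0$, while $X$ has mean zero. Call $\omega$ \emph{resonant} if
\eqref{eq:res} holds for some $k\ge2$.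

The angles $\omega=\pi/4$ and $\pi/3$ are not resonant, in agreement with
Theorem~\ref{thm:rigid}: \eqref{eq:res} fails when $\cos k\omega=0$, and
otherwise it says $k\tan k\omega=\tan\omega$ with
$\tan k\omega\in\{0,\pm\tan\omega\}$. For small $k$, put $C=\cos^2\omega$ and
use the multiple-angle formulas. After division by $\sin\omega$, and by
$\cos\omega$ for $k=3$, equation \eqref{eq:res} becomes
\[
4C=2C-1\ \ (k=2),\qquad 3(4C-1)=4C-3\ \ (k=3),
\]
\[
16C(2C-1)=8C^2-8C+1\ \ (k=4).
\]
The first two have no root in $(0,1)$. The third is $24C^2-8C-1=0$, with the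
root $C=(2+\sqrt{10})/12$. In general, if $j\ge1$ and $2j+1<n$, then
$n\tan n\omega-\tan\omega$ is negative at $\omega=\pi j/n$ and tends to
$+\infty$ as $\omega\uparrow\pi(j+\frac12)/n$, so there is a resonant angle in
between. Resonant angles are therefore dense, which is the origin of the dense
set in Theorem~\ref{thm:main}.

\subsection*{The obstacle}
Look for $2\pi/n$-periodic solutions near the harmonic $k=n$, and write
$n\omega=\pi j+y$ and $b=\frac1n\tan\omega$. Up to a factor of modulus $2n$,
the multiplier of the harmonic $k=mn$ is $b\cos my-m\sin my$, which for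
$\sin my\neq0$ is $-\sin my\,(m-b\cot my)$. Resonance of the first harmonic
means $b\cot y=1$. To solve the nonlinear equation one must invert the linear
part on the harmonics $m\ge2$. If $y/\pi$ is irrational, the numbers $\cot my$
are unbounded, and there is no evident lower bound for $|m-b\cot my|$: this is
a problem of small divisors. If $y=\pi/q$, then $|\cot my|\le\cot y$ whenever
$q\nmid m$, and the difficulty disappears. But a resonant angle need not be a
rational multiple of $\pi$. For the resonance with $k=4$ above,
$2\cos\phi=4C-2=(\sqrt{10}-4)/3$ has the minimal polynomial $3t^2+8t+2$ and is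
not an algebraic integer, whereas $2\cos\phi=e^{i\phi}+e^{-i\phi}$ is one
whenever $\phi/\pi$ is rational.

We therefore give up exact resonance. We take $y=\pi/q$ and accept a small
\emph{detuning} $\mu$, defined by $b\cot y=1+\mu$. The angle is then fixed, and
the free parameter is the amplitude of the solution.

\subsection*{The model}
That the amplitude can compensate the detuning is visible in the limit
$n\to\infty$, in which $b$ and $y\approx b/(1+\mu)$ are of order $1/n$. Put
$\tau=n\theta$ and $\delta(\theta)=f(\tau)/n$, so that $\delta'=f'(\tau)$ and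
$\log\cos(\omega\mp\delta)=\log\cos\omega\pm bf+O(n^{-2})$. A shift of $\theta$
by $\phi$ shifts $\tau$ by $2y$ modulo $2\pi$, and the logarithm of
\eqref{eq:chord} becomes
\[
\log\bigl(1+f'(\tau+2y)\bigr)-\log\bigl(1+f'(\tau)\bigr)
=-b\bigl(f(\tau+2y)+f(\tau)\bigr)+O(n^{-2}).
\]
Dividing by $2y$ and letting $n\to\infty$, we arrive formally at
$(\log(1+f'))'=-(1+\mu)f$, or
\begin{equation}\label{eq:model}
f''+(1+\mu)f=-(1+\mu)ff' .
\end{equation}
This is a nonlinear oscillator. The function
$f'-\log(1+f')+\frac{1+\mu}2f^2$ is constant along solutions and has a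
nondegenerate minimum at $f=f'=0$, so all small solutions are periodic. We
need period $2\pi$, whereas the linear oscillator has period
$2\pi/\sqrt{1+\mu}$. Try $f=a\sin\tau+c_2\sin2\tau+\cdots$ with $c_2$ and $\mu$
of order $a^2$. Since
$f^2=\frac{a^2}2(1-\cos2\tau)+ac_2(\cos\tau-\cos3\tau)+\cdots$,
\[
ff'=\tfrac12(f^2)'=\tfrac{a^2}2\sin2\tau-\tfrac{ac_2}2\sin\tau+\cdots .
\]
To leading order, the coefficients of $\sin2\tau$ in \eqref{eq:model} give
$-3c_2=-a^2/2$, and those of $\sin\tau$ give $\mu a=ac_2/2$. So
\[
c_2\approx\frac{a^2}6,\qquad \mu\approx\frac{a^2}{12}.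
\]
A small detuning of the right sign, $\mu>0$, is matched by the amplitude
$a\approx\sqrt{12\mu}$. The rest of the paper carries this out for the exact
equation, with estimates uniform in $n$ and $q$.

\section{The logarithmic form of the equation}\label{sec:log}

For $y=\pi/q$ the harmonics $m$ with $q\mid m$ do not see the shift by $2y$,
and the symbol $\cot my$ is infinite there; they need a separate look. Split
$\log\cos(\omega\mp\delta)$ into its even and odd parts in $\delta$. In the
logarithm of \eqref{eq:chord} the even part enters, together with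
$\log(1+\delta')$, as a difference of the values at $\theta+\phi$ and $\theta$,
while the odd part
\[
\tfrac12\log\frac{\cos(\omega-\delta)}{\cos(\omega+\delta)}
=\operatorname{artanh}(\tan\omega\tan\delta)
\]
enters as a sum. On harmonics with $q\mid m$ the difference vanishes, and the
equation says that the odd part has no such harmonics; this is the logarithm of
the identity in Lemma~\ref{lem:cyclic}. The condition is nonlinear in $\delta$
but linear in the odd part, so we take the odd part as the unknown and call it
$bf$.

Let $n\ge2$, $j\ge1$, $q\ge3$ be integers with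
\begin{equation}\label{eq:params}
\omega=\frac{\pi j+y}n<\frac\pi2,\quad y=\frac\pi q,\qquad
b=\frac{\tan\omega}n,\quad B=\frac b{\sin\omega}=\frac1{n\cos\omega},\quad
1+\mu=b\cot y .
\end{equation}
For an odd, real-analytic, $2\pi$-periodic real function $f$ with $|f'|<1$
put
\[
V(f)=\frac{\sinh^2(bf)}{\sin^2\omega},\qquad
Q(f)=\log\bigl(1+V(f)+f'\bigr)-\tfrac32\log\bigl(1+V(f)\bigr).
\]
Both functions are even. To leading order $V(f)$ is $B^2f^2$, so $B$ measures
the distance from the model, in which $Q=\log(1+f')$.

\begin{lemma}\label{lem:log}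
Suppose that $Q=Q(f)$ satisfies
\begin{equation}\label{eq:Q}
Q(\tau+y)-Q(\tau-y)=-b\bigl(f(\tau+y)+f(\tau-y)\bigr)\qquad(\tau\in\mathbb{R}).
\end{equation}
Then $\delta(\theta)=\arctan\bigl(\cot\omega\,\tanh(bf(n\theta))\bigr)$ is odd
and satisfies the hypotheses of Lemma~\ref{lem:converse} for $\phi=2\omega$,
with $\rho(\theta)=\cos\omega\,\exp(Q+bf)(n\theta)$. If $f\not\equiv0$, then
$\delta$ is not constant.
\end{lemma}

\begin{proof}
The function $\delta$ is analytic, odd and $2\pi/n$-periodic, and
$|\tan\delta|<\cot\omega$ gives $|\delta|<\frac\pi2-\omega$. Evaluate $f$ at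
$\tau=n\theta$ and write
$E=1+V(f)=\cosh^2(bf)+\cot^2\omega\,\sinh^2(bf)$. As $nb\cot\omega=1$,
\[
\delta'=\frac{f'\cosh^{-2}(bf)}{1+\cot^2\omega\tanh^2(bf)}=\frac{f'}E,\qquad
1+\delta'=\frac{E+f'}E>0 .
\]
Since $\tan\omega\tan\delta=\tanh(bf)$,
\[
\frac{\cos(\omega-\delta)}{\cos(\omega+\delta)}
=\frac{1+\tanh(bf)}{1-\tanh(bf)}=e^{2bf},
\]
\[
\cos(\omega-\delta)\cos(\omega+\delta)
=\cos^2\omega\,\frac{1-\tan^2\omega\tan^2\delta}{1+\tan^2\delta}
=\frac{\cos^2\omega}E .
\]
Hence $\cos(\omega\mp\delta)=\cos\omega\,E^{-1/2}e^{\pm bf}$ and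
$(1+\delta')\cos(\omega\mp\delta)=\cos\omega\,\exp(Q\pm bf)$, which contains
the formula for $\rho$. As $n(\theta+\phi)=\tau+2y+2\pi j$, equation
\eqref{eq:chord} says $(Q+bf)(\tau+2y)=(Q-bf)(\tau)$, which is \eqref{eq:Q}
at $\tau+y$. A constant odd $\delta$ vanishes, and then $f\equiv0$.
\end{proof}

The restriction to odd $f$ yields the mirror symmetry, and it also removes the
translation invariance of \eqref{eq:Q}, so that the nearly resonant space is
spanned by $\sin\tau$ alone.

For an even function $u$ let $[u]_m$ be the coefficient of $\cos m\tau$, and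
let $f=\sum_{m\ge1}c_m\sin m\tau$. The two sides of \eqref{eq:Q} are
$-2\sum[Q]_m\sin my\,\sin m\tau$ and $-2b\sum c_m\cos my\,\sin m\tau$. So
\eqref{eq:Q} is equivalent to $[Q]_m\sin my=bc_m\cos my$ for all $m\ge1$. If
$q\mid m$ this says $c_m=0$, and it puts no condition on $[Q]_m$. For the other
$m$, separate the linear part $f'$ of $Q(f)$ by setting
\[
M(f)=f'-Q(f),\qquad \lambda_m=m-b\cot my .
\]
Since $[f']_m=mc_m$, equation \eqref{eq:Q} is equivalent to the system
\begin{equation}\label{eq:system}
c_m=0\quad(q\mid m),\qquad\qquad \lambda_mc_m=[M(f)]_m\quad(q\nmid m).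
\end{equation}

\section{Solving the system}\label{sec:solve}

For $2\pi$-periodic $u=\sum_{m\in\mathbb{Z}}\hat u_me^{im\tau}$ let
$\|u\|=\sum2^{|m|}|\hat u_m|$, and let $\mathcal{A}$ be the space of $u$ with
$\|u\|<\infty$.

\begin{proposition}\label{prop:solve}
There is an absolute constant $\mu_0>0$ with the following property. If the
parameters \eqref{eq:params} satisfy $0<\mu\le\mu_0$ and $B\le\mu_0$, then
\eqref{eq:system} has a real odd solution $f\not\equiv0$ with
$f'\in\mathcal{A}$ and, for some $a$ with
$0<a\le\sqrt{24\mu}\le10^{-3}$,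
\[
\|f\|\le\|f'\|\le3a,\qquad\|M(f)\|\le216a^2 .
\]
\end{proposition}

We use a Lyapunov--Schmidt reduction: the equations with $m\ge2$, where the
linear part is invertible, are solved by a contraction for each amplitude $a$
of the first harmonic, and one scalar equation in $a$ remains. Throughout this
section $0<\mu\le\frac12$ and $b\le B\le1$, and all functions are real.

\subsection*{The algebra $\mathcal{A}$}
Since $2^{|m+k|}\le2^{|m|}2^{|k|}$, we have $\|uv\|\le\|u\|\,\|v\|$, so
$\mathcal{A}$ is a commutative Banach algebra. Its elements extend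
holomorphically to the strip $|\operatorname{Im}\tau|<\log2$, so analyticity
of the solution comes for free, and $\sup|u|\le\|u\|$. For even $u$ we have
$\|u\|=\sum_{m\ge0}2^m|[u]_m|$; in particular $|[u]_m|\le\|u\|$ and
$\|\cos\tau\|=2$. For odd $f$ we have
$\|f\|\le\|f'\|=\sum m2^m|c_m|$. The nonlinearity contains $f'$, so odd
functions are measured by $\|f'\|$.

Let $F(t)=\sum a_kt^k$ be a power series such that $F^*(t)=\sum|a_k|t^k$ has
radius of convergence larger than $r$, and let $\|u\|,\|v\|\le r$. Then $F(u)$
converges in $\mathcal{A}$ to the pointwise composition,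
$\|F(u)\|\le F^*(\|u\|)$, and $u^k-v^k=(u-v)\sum_{i<k}u^iv^{k-1-i}$ gives
\begin{equation}\label{eq:majorant}
\|F(u)-F(v)\|\le(F^*)'(r)\,\|u-v\| .
\end{equation}

\subsection*{The linear part}
If $q\nmid m$, then $my$ has distance at least $y$ from $\pi\mathbb{Z}$, so
$|b\cot my|\le b\cot y=1+\mu\le\frac32$. Therefore
\[
\lambda_1=-\mu,\qquad \lambda_m\ge m-\tfrac32\ge\tfrac m4\quad(m\ge2,\ q\nmid m).
\]
This is where the rationality of $y/\pi$ and the bound $\mu\le\frac12$ are
used. Let $\mathcal{H}$ be the Banach space of functions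
$h=\sum c_m\sin m\tau$, summed over $m\ge2$ with $q\nmid m$, with the norm
$\|h'\|<\infty$. For even $u\in\mathcal{A}$ let
$Su=\sum\lambda_m^{-1}[u]_m\sin m\tau$, summed over the same $m$. Then
$Su\in\mathcal{H}$ and $\|(Su)'\|\le4\|u\|$: the operator $S$ regains the
derivative lost in $M$, with a constant independent of $n$, $j$, $q$.

\subsection*{The nonlinear part}
Let $\psi(z)=\log(1+z)-z=\sum_{k\ge2}(-1)^{k-1}z^k/k$. With $V=V(f)$,
\begin{equation}\label{eq:M}
M(f)=-\psi(V+f')-V+\tfrac32\log(1+V).
\end{equation}

\begin{lemma}\label{lem:lip}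
Let $f,g$ be odd with $\|f'\|,\|g'\|\le r\le\frac14$. Then
\[
\|V(f)-V(g)\|\le4B^2r\,\|f'-g'\|,\qquad \|M(f)-M(g)\|\le24r\,\|f'-g'\| .
\]
In particular $\|V(f)\|\le4B^2r^2$ and $\|M(f)\|\le24r^2$.
\end{lemma}

\begin{proof}
The series of $\sinh^2(bt)/\sin^2\omega$ has nonnegative coefficients, and its
derivative at $r$ is $b\sinh(2br)/\sin^2\omega\le4B^2r$, because $2br\le1$ and
$\sinh t\le2t$ on $[0,1]$ by convexity. So \eqref{eq:majorant} gives the first
bound, and $g=0$ gives $\|V(f)\|\le4B^2r^2\le r$. Consequently $z=V(f)+f'$ and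
$\tilde z=V(g)+g'$ have norm at most $2r\le\frac12$, and
$\|z-\tilde z\|\le2\|f'-g'\|$. Since $(\psi^*)'(t)=t/(1-t)\le2t$ for
$t\le\frac12$, we get $\|\psi(z)-\psi(\tilde z)\|\le4r\|z-\tilde z\|
\le8r\|f'-g'\|$. For $\log(1+t)$ the derivative of the majorant is
$1/(1-t)\le2$, so the last two terms of \eqref{eq:M} change by at most
$(1+3)\|V(f)-V(g)\|\le16r\|f'-g'\|$. Finally $M(0)=0$.
\end{proof}

\subsection*{The higher harmonics}
Let $0<a\le10^{-3}$ and $f=a\sin\tau+h$ with $h\in\mathcal{H}$. The conditions
$c_m=0$ for $q\mid m$ hold by the definition of $\mathcal{H}$, and the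
equations of \eqref{eq:system} with $m\ge2$, $q\nmid m$, say that
$h=SM(a\sin\tau+h)$. On the ball $\|h'\|\le a$ we have $\|f'\|\le2a+a=3a$. By
Lemma~\ref{lem:lip} the right side has norm at most
$4\cdot24\cdot(3a)^2=864a^2\le a$ in $\mathcal{H}$, and it is Lipschitz in $h$
with constant $4\cdot24\cdot3a\le0.288$. The contraction principle gives a
unique fixed point $h_a$ in the ball. Put $f_a=a\sin\tau+h_a$; then
\begin{equation}\label{eq:sizes}
\|h_a'\|\le864a^2,\qquad\|f_a'\|\le3a,\qquad\|M(f_a)\|\le216a^2 .
\end{equation}
For two amplitudes $a,\tilde a\le10^{-3}$, Lemma~\ref{lem:lip} with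
$r=3\cdot10^{-3}$ gives
$\|h_a'-h_{\tilde a}'\|\le0.288\,(2|a-\tilde a|+\|h_a'-h_{\tilde a}'\|)$. So
$a\mapsto f_a'$ is continuous into $\mathcal{A}$, and so is $a\mapsto M(f_a)$.

\subsection*{The first harmonic}
It remains to satisfy the equation with $m=1$,
\begin{equation}\label{eq:bif}
-\mu a=[M(f_a)]_1 .
\end{equation}
The quadratic bound in \eqref{eq:sizes} does not decide the sign of the right
side. We need its leading term, which the model predicts.

\begin{lemma}\label{lem:cubic}
There is an absolute constant $C_0$ such that, for $0<a\le10^{-3}$,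
\[
\Bigl|[M(f_a)]_1+\frac{a^3}{12}\Bigr|\le C_0\,a^3\,(a+B^2+\mu).
\]
\end{lemma}

\begin{proof}
Write $f=f_a$, $h=h_a$, $V=V(f)$, $z=V+f'$. The symbol $O(t)$ denotes a number,
or an element of $\mathcal{A}$, of norm at most an absolute constant times
$t$. By Lemma~\ref{lem:lip}, $\|V\|\le36B^2a^2\le a$, so $\|z\|\le4a$.

\emph{Expansion of $M$.} By \eqref{eq:M},
$M(f)=-\psi(z)+\frac12V+\frac32\psi(V)$. We have
\begin{align*}
\bigl\|-\psi(z)-\tfrac12z^2+\tfrac13z^3\bigr\|
&\le\frac{\|z\|^4}{4(1-\|z\|)}\le65a^4,\\
\tfrac32\|\psi(V)\|&\le\frac{3\|V\|^2}{4(1-\|V\|)}\le\|V\|^2\le36B^2a^3,\\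
\tfrac12\|z^2-f'^2\|&=\tfrac12\|V(z+f')\|\le126B^2a^3,\\
\tfrac13\|z^3-f'^3\|&=\tfrac13\|V(z^2+zf'+f'^2)\|\le12B^2a^2(16+12+9)a^2 .
\end{align*}
Therefore
\begin{equation}\label{eq:expansion}
M(f)=\tfrac12f'^2-\tfrac13f'^3+\tfrac12V+O(B^2a^3+a^4).
\end{equation}

\emph{The term $V$.} Its size $B^2a^2$ is too large to be neglected, but its
main part has no first harmonic. Indeed $V(a\sin\tau)$ is an even function of
$\sin\tau$, hence $\pi$-periodic, so $[V(a\sin\tau)]_1=0$, and
$\|V-V(a\sin\tau)\|\le4B^2\cdot3a\cdot864a^2$ by Lemma~\ref{lem:lip}. So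
$[V]_1=O(B^2a^3)$.

\emph{The cubic term.} As
$f'^3-a^3\cos^3\tau=h'(f'^2+af'\cos\tau+a^2\cos^2\tau)$ has norm at most
$864a^2(9+6+4)a^2$, and $\cos^3\tau=\frac34\cos\tau+\frac14\cos3\tau$, we get
$[f'^3]_1=\frac34a^3+O(a^4)$.

\emph{The quadratic term.} We have
$f'^2=a^2\cos^2\tau+2a\cos\tau\,h'+h'^2$ with $h'^2=O(a^4)$ and
$[\cos^2\tau]_1=0$. If $h=\sum_{m\ge2}c_m\sin m\tau$, then
$2a\cos\tau\,h'=\sum_{m\ge2}amc_m(\cos(m+1)\tau+\cos(m-1)\tau)$, and only $m=2$
contributes to $\cos\tau$. So $[\frac12f'^2]_1=ac_2+O(a^4)$.

\emph{The coefficient $c_2$.} Since $q\ge3$, we have $q\nmid2$ and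
$c_2=[M(f)]_2/\lambda_2$. (For $q=2$ the system would force $c_2=0$.) In
\eqref{eq:expansion}, $f'^2=a^2\cos^2\tau+O(a^3)$, $f'^3=O(a^3)$ and
$V=O(B^2a^2)$, while $[\cos^2\tau]_2=\frac12$. So
$[M(f)]_2=\frac14a^2+O(a^3+B^2a^2)$. From
$\cot2y=\frac12(\cot y-\tan y)$ we get
$\lambda_2=\frac32-\frac\mu2+\frac12b\tan y$, where
$0<b\tan y=b^2/(1+\mu)\le B^2$. Hence $\lambda_2\ge\frac54$ and
$|\lambda_2-\frac32|\le\frac12(\mu+B^2)$, so that
$1/\lambda_2=\frac23+O(\mu+B^2)$ and
$c_2=\frac16a^2+O\bigl(a^2(a+B^2+\mu)\bigr)$.

Inserting these values in \eqref{eq:expansion}, we find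
$[M(f)]_1=\bigl(\frac16-\frac13\cdot\frac34\bigr)a^3
+O\bigl(a^3(a+B^2+\mu)\bigr)$, and $\frac16-\frac14=-\frac1{12}$.
\end{proof}

\begin{proof}[Proof of Proposition~\ref{prop:solve}]
Choose $\mu_0>0$ so small that $\sqrt{24\mu_0}\le10^{-3}$ and
$C_0(\sqrt{24\mu_0}+\mu_0^2+\mu_0)\le\frac1{24}$; then the standing assumptions
$\mu\le\frac12$, $B\le1$ hold. Equation \eqref{eq:bif} says $\Psi(a)=0$, where
$\Psi(a)=\mu+[M(f_a)]_1/a$ is continuous on $(0,10^{-3}]$. By
\eqref{eq:sizes}, $|\Psi(a)-\mu|\le216a$, so $\Psi(a)>0$ for small $a$; here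
$\mu>0$ is used. At $a_1=\sqrt{24\mu}\le10^{-3}$, Lemma~\ref{lem:cubic} gives
\[
\Psi(a_1)\le\mu-\frac{a_1^2}{12}+\frac{a_1^2}{24}=\mu-2\mu+\mu=0 .
\]
By the intermediate value theorem $\Psi(a)=0$ for some $a\in(0,a_1]$. Then
$f=f_a$ solves \eqref{eq:system}, it is not zero because its first coefficient
is $a$, and the bounds are \eqref{eq:sizes}.
\end{proof}

\section{Small positive detuning near every angle}\label{sec:param}

It remains to find, near a given angle, parameters for which $B$ is small and
$\mu$ is small and positive. The first is automatic for large $n$. For the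
second we let $q$ increase until $b\cot y$ passes $1$ for the first time; for
large $n$ this happens at a large $q$, where one step changes $\cot(\pi/q)$ by
a factor close to $1$.

\begin{proof}[Proof of Theorem~\ref{thm:main}]
Let $\omega_0=\phi_0/2$, fix $\omega^*\in(\omega_0,\pi/2)$, and put
$T=\tan\omega^*$. Let $n\ge3$ be so large that $\pi/n\le\omega_0$,
$\omega_0+\pi/n\le\omega^*$ and $T<n\sqrt3$, and let
$j=\lfloor n\omega_0/\pi\rfloor\ge1$. For integers $q\ge3$ put
\[
\omega_q=\frac\pi n\Bigl(j+\frac1q\Bigr),\qquad
\chi(q)=\frac{\tan\omega_q}{n\tan(\pi/q)} .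
\]
For $\omega=\omega_q$ the parameters \eqref{eq:params} satisfy
$1+\mu=\chi(q)$. Both $\omega_q$ and $\omega_0$ lie in
$[\frac{\pi j}n,\frac{\pi(j+1)}n]\subset(0,\omega^*]$, so
$|2\omega_q-\phi_0|\le2\pi/n$ and $\tan\omega_q\le T$.

We have $\chi(3)\le T/(n\sqrt3)<1$, and $\chi(q)\to\infty$ as $q\to\infty$
because $\tan\omega_q\ge\tan\frac{\pi j}n>0$. Let $q$ be the smallest integer
$\geq3$ with $\chi(q)>1$. Then $q\ge4$ and $\chi(q-1)\le1$, and since
$\omega_q<\omega_{q-1}$,
\[
1<1+\mu\le\frac{\chi(q)}{\chi(q-1)}\le\frac{\tan(\pi/(q-1))}{\tan(\pi/q)} .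
\]
From $\chi(q)>1$ we get $\pi/q<\tan(\pi/q)<T/n$, so $q>\pi n/T$. As
$\tan t/t\to1$ for $t\to0$, the last quotient tends to $1$, and $\mu\to0^+$ as
$n\to\infty$. Also $B\le1/(n\cos\omega^*)\to0$.

So for all large $n$ Proposition~\ref{prop:solve} applies and gives $f$ and
$a$. The function $f$ is odd and analytic, $\sup|f'|\le3a<1$, and it satisfies
\eqref{eq:Q}. Lemmas~\ref{lem:log} and~\ref{lem:converse} give, for the angle
$\phi=2\omega_q=\frac{2\pi(jq+1)}{nq}\in(0,\pi)$, a body $K$ with (a) and (b).
It is invariant under $z\mapsto e^{2\pi i/n}z$ and $z\mapsto e^{i\phi}\bar z$,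
and these two maps generate the symmetry group of a regular $n$-gon centered at
$0$, which contains $z\mapsto-z$ if $n$ is even; this is (c). Finally
$\rho/\cos\omega=\exp(f'-M(f)+bf)(n\theta)$ by Lemma~\ref{lem:log}, and the
exponent is bounded in absolute value by
$3a+216a^2+3a\le7a\le7\sqrt{24\mu}$, which tends to $0$ as $n\to\infty$. So for
large $n$ the body $K/\cos\omega$ has radius of curvature in
$[1-\varepsilon,1+\varepsilon]$, which is (d).
\end{proof}

\begin{thebibliography}{1}

\bibitem{iso}
\emph{On isoptics and isochordal-viewed curves},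
\texttt{https://springerlink.bibliotecabuap.elogim.com/doi/10.1007/s00010-021-00835-5},
doi:10.1007/s00010-021-00835-5.

\end{thebibliography}
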